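# Geodesic conjugacies between compact 2-step nilmanifolds

## 1. Flat tori: a conjugacy preserves asymptotic directions

Let $M$ be a compact Riemannian manifold, $SM$ its unit tangent bundle, and $g^t$ the geodesic flow on $SM$ (and on $TM$). How much of the metric can be read off from the flow $(SM,g^t)$, regarded as a dynamical system?

**Definition.** Let $k\ge 0$ be an integer. Riemannian manifolds $M,M^*$ are *$C^k$ geodesically conjugate* if there is a $C^k$ homeomorphism $F:SM\to SM^*$ with $F\circ g^t=g^t\circ F$ for all $t\in\mathbb R$. Such an $F$ is a *$C^k$ conjugacy*.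

Isometric manifolds are conjugate, through the differential of the isometry. We ask for a converse. Start with flat tori $M=\mathbb R^d/\Gamma$, where $\Gamma$ is a lattice in Euclidean space. Here $SM=(\mathbb R^d/\Gamma)\times S^{d-1}$ and $g^t(x,v)=(x+tv,v)$. A conjugacy need not come from an isometry: for any continuous $h:S^{d-1}\to\mathbb R^d/\Gamma$, the homeomorphism $(x,v)\mapsto(x+h(v),v)$ commutes with the flow. So we cannot hope to show that $F$ itself is rigid. We look for something that $F$ must preserve and that determines the metric.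

**Proposition 1.** Let $M=\mathbb R^d/\Gamma$ and $M^*=\mathbb R^{d^*}/\Gamma^*$ be flat tori that are $C^0$ conjugate. Then they are isometric.

*Proof.* By invariance of domain $2d-1=2d^*-1$, so $d=d^*$. If $d=1$, each unit tangent bundle consists of two closed orbits, whose period is the length of the circle. A conjugacy preserves periods, so the lengths agree.

Let $d\ge2$. Recall that for a compact manifold $Y$, homotopy classes of maps $u:Y\to\mathbb R/\mathbb Z$ form the group $H^1(Y;\mathbb Z)$, and $H_1(Y;\mathbb R)=\mathrm{Hom}(H^1(Y;\mathbb Z),\mathbb R)$. For $v\in SM$ define the *asymptotic cycle* $A(v)\in H_1(SM;\mathbb R)$ of its orbit by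
$$A(v)(u)=\lim_{t\to\infty}\frac{\tilde u(g^tv)-\tilde u(v)}{t},\qquad u:SM\to\mathbb R/\mathbb Z,\tag{1}$$
where $\tilde u$ is a continuous lift of $u$ along the orbit. If $u$ and $u'$ are homotopic, then $u-u'$ is the reduction mod $\mathbb Z$ of a continuous, hence bounded, real function on $SM$, and this contributes $0$ to the limit. So (1) depends only on the class of $u$, and it is additive in $u$.

We compute it. Every class in $H^1(SM;\mathbb Z)$ is a sum of a class $u(x,v)=\lambda(x)$, with $\lambda$ a linear functional and $\lambda(\Gamma)\subset\mathbb Z$, and a class pulled back from $S^{d-1}$. On the first kind the limit exists and equals $\lambda(v)$; on the second kind it is $0$, because $v$ is constant along orbits. Hence, writing $v$ also for the direction of the tangent vector,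
$$A(v)=(v,0)\in H_1(SM;\mathbb R)=\mathbb R^d\oplus H_1(S^{d-1};\mathbb R).\tag{2}$$

Since $F$ commutes with the flows, $A(F(v))(u^*)=A(v)(u^*\circ F)$, that is, $F_*A(v)=A(F(v))$. So the linear isomorphism $F_*$ on $H_1(\,\cdot\,;\mathbb R)$ carries unit vectors of $\mathbb R^d\oplus0$ to unit vectors of $\mathbb R^d\oplus 0$. It therefore restricts to a linear isometry of $\mathbb R^d$ onto $\mathbb R^d$. It also carries the integral classes $\Gamma\oplus H_1(S^{d-1};\mathbb Z)$ onto $\Gamma^*\oplus H_1(S^{d-1};\mathbb Z)$. Intersecting with $\mathbb R^d\oplus0$, it carries $\Gamma$ onto $\Gamma^*$. A linear isometry with $\Gamma\mapsto\Gamma^*$ is an isometry of the tori. $\square$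

What changes if the group $\mathbb R^d$ is replaced by a group that is noncommutative in the mildest way? Geodesics will no longer be straight, commutators in $\Gamma$ will vanish in real homology, so that asymptotic cycles miss some directions, and "$F_*$ carries $\Gamma$ to $\Gamma^*$ isometrically" will have to be replaced by a statement about a group isomorphism.

## 2. Two-step nilmanifolds and the theorems

**Definition.** A Lie group $N$ is *2-step nilpotent* if $[N,N]$ lies in the center of $N$. Throughout, $N$ is connected and simply connected with Lie algebra $\mathcal N$, so that $\exp:\mathcal N\to N$ is a diffeomorphism. If $\Gamma\subset N$ is a discrete subgroup with $\Gamma\backslash N$ compact, then $\Gamma\backslash N$ with a metric descending from a left invariant metric on $N$ is a *compact 2-step Riemannian nilmanifold*.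

Abelian $N$ is allowed and gives flat tori. The first nonabelian example is the Heisenberg group: $\mathcal N$ has orthonormal basis $e_1,e_2,e_3$ with $[e_1,e_2]=e_3$ central.

By a *$C^1$ geodesic conjugacy* $F':TM-\{0\}\to TM^*-\{0\}$ we mean a $C^1$ homeomorphism with $F'\circ g^t=g^t\circ F'$ whose restriction to $SM$ is a $C^1$ homeomorphism $F:SM\to SM^*$ with $F\circ g^t=g^t\circ F$. Any $C^1$ conjugacy $F$ of unit tangent bundles extends to one, for instance by $F'(v)=\|v\|F(v/\|v\|)$. If $\Omega,\Omega^*$ are the canonical symplectic forms on $TM,TM^*$, then $F'$ is a *symplectomorphism* if $F'^*(\Omega^*)=\Omega$.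

It is a known theorem that if two compact 2-step Riemannian nilmanifolds admit a $C^1$ geodesic conjugacy $F'$ that is also a symplectomorphism, then they are isometric. The problem is whether the symplectic hypothesis is needed. It is not.

**Theorem A.** If $\Gamma\backslash N$, $\Gamma^*\backslash N^*$ are compact 2-step Riemannian nilmanifolds and $F':T(\Gamma\backslash N)-\{0\}\to T(\Gamma^*\backslash N^*)-\{0\}$ is a $C^1$ geodesic conjugacy (not assumed symplectic), then $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ are isometric.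

**Theorem B.** Let $F:S(\Gamma\backslash N)\to S(\Gamma^*\backslash N^*)$ be a homeomorphism with $F\circ g^t=g^t\circ F$ for all $t$. Then $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ are isometric. Moreover, if $N$ is nonabelian, the isomorphism $\Gamma\to\Gamma^*$ induced by $F$ is induced by an isometry. Hence, for compact 2-step nilmanifolds, being $C^0$-conjugate, $C^k$-conjugate ($0\le k\le\infty$) and isometric are equivalent.

Only the restriction $F$ of $F'$ to the unit tangent bundle will be used. Sections 3–7 use only that $F$ is continuous. Section 8 finishes Theorem A with the extra input that $F$ is $C^1$, and Section 9 replaces that input by a longer argument that needs only continuity.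

## 3. The bracket, the lattice, and the geodesics

**Notation.** Let $\mathcal Z=[\mathcal N,\mathcal N]$, which is central, let $V=\mathcal Z^\perp$ and $m=\dim V$. For $Z\in\mathcal Z$ let $J(Z):V\to V$ be the skew map
$$\langle J(Z)X,Y\rangle=\langle Z,[X,Y]\rangle ,\tag{3}$$
linear in $Z$. Letters $x,X,Y$ denote elements of $V$ and $z,Z$ elements of $\mathcal Z$. The product is
$$\exp(x+z)\exp(x'+z')=\exp\big(x+x'+z+z'+\tfrac12[x,x']\big),\tag{4}$$
so $\exp(x+z)\mapsto x$ is a homomorphism $N\to V$. Let $\Lambda\subset V$ be the image of $\Gamma$. By (4), the commutator of $\exp u$ and $\exp u'$ is $\exp[u,u']$.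

In the Heisenberg example $\mathcal Z=\mathbb Re_3$, $V=\mathrm{span}(e_1,e_2)$, and $J(\zeta e_3)$ is $\zeta$ times the rotation by $90^\circ$: $e_1\mapsto\zeta e_2$, $e_2\mapsto-\zeta e_1$.

**Lemma 2.** $\Lambda$ spans $V$, and the brackets $[u,u']$ with $u,u'\in\log\Gamma$ span $\mathcal Z$. In particular $N$ is abelian if and only if $\Gamma$ is.

*Proof.* If a nonzero linear functional $\ell$ on $V$ killed $\Lambda$, then $\exp(x+z)\mapsto\ell(x)$ would descend to a continuous surjection of the compact space $\Gamma\backslash N$ onto $\mathbb R$, which is impossible. Brackets depend only on $V$-components, and $\mathcal Z=[V,V]$, so brackets of elements of $\log \Gamma$ span $\mathcal Z$. If $\Gamma$ is abelian these brackets vanish, so $\mathcal Z=0$. $\square$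

**Disposing of the abelian case.** Left translation trivializes $TN=N\times\mathcal N$. With $\Sigma$ the unit sphere of $\mathcal N=V\oplus\mathcal Z$ we get $SN=N\times\Sigma$, on which $\Gamma$ acts by $\gamma(n,v)=(\gamma n,v)$. So $S(\Gamma\backslash N)=(\Gamma\backslash N)\times\Sigma$. Let $F$ be a $C^0$ conjugacy as in Theorem B and let $d=\dim N$. By invariance of domain $\dim N^*=d$. If $d\le2$, both groups are abelian. If $d\ge3$, then $\Sigma$ is simply connected, so the fundamental groups of the unit tangent bundles are $\Gamma$ and $\Gamma^*$; hence $\Gamma\cong\Gamma^*$, and by Lemma 2 $N$ is abelian if and only if $N^*$ is. If both are abelian, Proposition 1 applies. **From now on both are nonabelian**, so $\mathcal Z\neq0$, $m\ge2$ and $d\ge3$.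

**Geodesics.** Let $n(t)$ be a curve with left-trivialized velocity $u=n^{-1}\dot n$. A variation with $w=n^{-1}\delta n$ gives $\delta u=\dot w+[u,w]$. So $n$ is critical for the energy if and only if $\langle\dot u,w\rangle=\langle u,[u,w]\rangle$ for all $w\in\mathcal N$ (the Euler–Arnold equation). With $u=X+Z$ the right side is $\langle Z,[X,w_V]\rangle=\langle J(Z)X,w_V\rangle$, where $w_V$ is the $V$-component of $w$. Writing $n=\exp(x+z)$ and computing $n^{-1}\dot n$ from (4), we obtain
$$\dot Z=0,\qquad \dot X=J(Z)X,\qquad \dot x=X,\qquad Z=\dot z-\tfrac12[x,\dot x].\tag{5}$$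
So $Z$ is constant, $X(t)=e^{tJ(Z)}X(0)$, and $X-J(Z)x$ is constant along the geodesic. In the Heisenberg group, $X$ rotates with angular speed $\zeta$ and $x$ runs along a circle of radius $|X|/|\zeta|$; if $\zeta=0$ the geodesic is $n\exp(tX)$. In general, averaging $e^{tJ(Z)}X(0)$ gives
$$\lim_{t\to\infty}\frac{x(t)}t=\text{orthogonal projection of }X(0)\text{ to }\ker J(Z).\tag{6}$$
For unit vectors the limit has norm at most $|X|\le1$. Norm $1$ forces $|X|=1$, hence $Z=0$; and if $Z=0$ the limit is $X$.

## 4. Lifting the conjugacy: the bounded displacement $h$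

The step replaces $F_*$ on homology by an isomorphism of groups, and measures how far $F$ is from that isomorphism.

Since $d\ge3$, $N\times\Sigma$ is the universal cover of $S(\Gamma\backslash N)$ with deck group $\Gamma$, and likewise for the starred manifold. So $F$ lifts to a homeomorphism $\tilde F:SN\to SN^*$. For each $t$, $\tilde F g^t$ and $g^t\tilde F$ lift the same map, so they differ by a deck transformation, which depends continuously on $t$ and is trivial at $t=0$; so $\tilde F$ commutes with $g^t$. Also $\tilde F\gamma=\varphi(\gamma)\tilde F$ for an isomorphism $\varphi:\Gamma\to\Gamma^*$. By Malcev's theorem (Raghunathan, *Discrete Subgroups of Lie Groups*, Thm. 2.11), $\varphi$ extends to an isomorphism $\varphi:N\to N^*$. Write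
$$\tilde F(n,X,Z)=(\varphi(n)h,\;X',\;Z'),\qquad h=\exp(h_V+h_Z),\quad h_V\in V^*,\ h_Z\in\mathcal Z^*.\tag{7}$$
Here $h_V,h_Z,X',Z'$ are functions of $(n,X,Z)$. They are $\Gamma$-invariant, because $\varphi(\gamma n)h(\gamma n,\cdot)=\varphi(\gamma)\varphi(n)h(n,\cdot)$. So they are continuous functions on the compact space $(\Gamma\backslash N)\times\Sigma$, and in particular **bounded**. Along an orbit they are smooth in $t$, because $n(t)$ and the base curve $\varphi(n)h$ of $\tilde F(g^tv)$ are both geodesics. The velocity of the latter is $X'+Z'$, so (5) holds for the primed quantities along the orbit: $Z'$ is constant and $X'(t)=e^{tJ(Z')}X'(0)$.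

Since $\varphi_*$ carries $[\mathcal N,\mathcal N]$ onto $[\mathcal N^*,\mathcal N^*]$, we may write $\varphi_*|_{\mathcal Z}=\tau:\mathcal Z\to\mathcal Z^*$ and $\varphi_*X=TX+SX$ for $X\in V$, with $TX\in V^*$ and $SX\in\mathcal Z^*$. Both $T$ and $\tau$ are bijective.

**Example.** The time-$s$ map $F=g^s$ is a conjugacy of $\Gamma\backslash N$ with itself. With the lift $\tilde F=g^s$ we have $\varphi=\mathrm{Id}$, and $h_V(n,X,Z)=\int_0^se^{rJ(Z)}X\,dr$. In particular $h_V(n,X,0)=sX$.

## 5. The parts $T$ and $\tau$ of $\varphi_*$ are isometries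

**Lemma 3.** $T$ is an isometry, and
$$Z=0\ \Longrightarrow\ Z'=0,\quad X'=TX.\tag{8}$$

*Proof.* This is the torus argument again. The $V^*$-coordinate of $\varphi(n)h$ is $x'=Tx+h_V$ with $h_V$ bounded, so $\lim x'/t=T\lim x/t$. For $Z=0$, $|X|=1$ the right side is $TX$, and by (6) the left side has norm at most $1$. So $|TX|\le|X|$. The same argument for $\tilde F^{-1}$, whose isomorphism is $\varphi^{-1}$ with $V$-part $T^{-1}$, gives $|T^{-1}Y|\le|Y|$. So $T$ is an isometry. Now for $Z=0$ the limit $TX$ of $x'/t$ has norm $1$, and the equality case of (6) gives $Z'=0$ and $X'=TX$. $\square$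

The central directions are invisible to such limits, so for $\tau$ we follow the geodesics $n\exp(tZ)$ and use the last equation of (5).

**Lemma 4.** $\tau$ is an isometry.

*Proof.* Let $v=(n,0,Z)$ with $|Z|=1$. Its geodesic is $n\exp(tZ)$, and the image geodesic is $\varphi(n)\exp(t\tau Z)h(t)=\exp(x'+z')$. By (4) and boundedness of $h$, $x'$ is bounded and $z'(t)=t\,\tau Z+O(1)$. Take the equation $Z'=\dot z'-\tfrac12[x',X']$, pair it with the constant $Z'$, and average over $[0,t]$; writing $\mathrm{avg}$ for the average and letting $t\to\infty$,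
$$|Z'|^2=\langle\tau Z,Z'\rangle-\tfrac12\lim_{t\to\infty}\mathrm{avg}\,\langle J(Z')x',X'\rangle .$$
Now $J(Z')x'=X'-c$ with $c$ constant, so $\langle J(Z')x',X'\rangle=|X'|^2-\langle c,X'\rangle$. Here $|X'|$ is constant, and $\mathrm{avg}\,X'=(x'(t)-x'(0))/t\to0$. So the limit equals $|X'|^2=1-|Z'|^2$, and
$$\langle\tau Z,Z'\rangle=\tfrac12(1+|Z'|^2)\ge|Z'|.\tag{9}$$
The left side is at least $\frac12$, so $Z'\ne0$, and Cauchy–Schwarz gives $|\tau Z|\ge1=|Z|$. Applied to $\tilde F^{-1}$ this gives $|\tau^{-1}W|\ge|W|$. So $\tau$ is an isometry. $\square$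

**Reduction to one group.** The linear isometry $\Psi=T\oplus\tau:\mathcal N\to\mathcal N^*$ is a Lie algebra isomorphism: for $X,Y\in V$,
$$[TX,TY]=[\varphi_*X,\varphi_*Y]=\varphi_*[X,Y]=\tau[X,Y].$$
So it induces an isomorphism $\Psi:N\to N^*$ that is an isometry. Replace $\Gamma^*\backslash N^*$ by the isometric manifold $\Psi^{-1}(\Gamma^*)\backslash N$ and $\tilde F$ by its composition with $d\Psi^{-1}$, which is smooth; $\varphi$ becomes $\Psi^{-1}\circ\varphi$. From now on
$$N^*=N,\qquad \Gamma^*=\varphi(\Gamma),\qquad \varphi_*|_{\mathcal Z}=\mathrm{Id},\qquad \varphi_*X=X+SX\ (X\in V),\tag{10}$$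
with $S:V\to\mathcal Z$ linear (the new $S$ is $\tau^{-1}$ times the old one). In (8), $T=\mathrm{Id}$.

The whole remaining problem is the map $S$. Suppose we find $\eta\in V$ with $SX=[\eta,X]$ for all $X$. Then $\varphi_*=\mathrm{Id}+\mathrm{ad}\,\eta=\mathrm{Ad}(a)$ with $a=\exp\eta$, so $\varphi(n)=ana^{-1}$. Left translation $L_a$ is an isometry of $N$ with $L_a\circ\gamma=\varphi(\gamma)\circ L_a$. It therefore descends to an isometry $\Gamma\backslash N\to\varphi(\Gamma)\backslash N$ inducing $\varphi$. (Before the reduction, $n\mapsto\Psi(an)$ induces the original $\varphi$.) So **the goal is to find $\eta$**.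

## 6. Horizontal geodesics, and why they do not determine $\eta$

**Step 1: the equations for $h$.** The purpose is to write "$\varphi(n)h$ has velocity $X'+Z'$" in terms of $h$. The left-trivialized velocity of $\varphi(n)h$ is $\mathrm{Ad}(h^{-1})\varphi_*(X+Z)+h^{-1}\dot h$. Here $\varphi_*(X+Z)=X+SX+Z$, $\mathrm{Ad}(h^{-1})=\mathrm{Id}-\mathrm{ad}\,h_V$, and $h^{-1}\dot h=\dot h_V+\dot h_Z-\frac12[h_V,\dot h_V]$ as in (5). Taking components, along every orbit
$$\dot h_V=X'-X,\tag{11}$$
$$Z'-Z=SX-[h_V,X]+\dot h_Z-\tfrac12[h_V,\dot h_V].\tag{12}$$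

**Step 2: orbits with $Z=0$.** This is where (8) gives complete information. Let $Z=0$, $|X|=1$. Then $X'=X$ and $Z'=0$. By (11), $h_V$ is constant along the orbit $n\exp(tX)$. By (12), $\dot h_Z=[h_V,X]-SX$ is constant, and since $h_Z$ is bounded it is $0$. So
$$[h_V(n,X,0),X]=SX\qquad(n\in N,\ X\in V,\ |X|=1),\tag{13}$$
and $h_V(\cdot,X,0)$ is invariant under $n\mapsto n\exp(tX)$.

**Step 3: removing $n$.** Nilpotent groups are unimodular, so $\Gamma\backslash N$ carries a probability measure $\mu$ invariant under right translations by $N$. On the unit sphere $S(V)$ put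
$$\xi(X)=\int h_V(n,X,0)\,d\mu(n),\qquad f(X)=\langle X,\xi(X)\rangle .\tag{14}$$
Both are continuous, and by (13)
$$[\xi(X),X]=SX\qquad(X\in S(V)).\tag{15}$$

This looks close to the goal: for each $X$ we have an element $\xi(X)$ that does the job for this $X$. Is that enough?

**The Heisenberg group: yes.** If $\mathcal N$ is the Heisenberg algebra, then $[\eta,X]=(\eta_1X_2-\eta_2X_1)e_3$, and *every* linear $S:V\to\mathbb Re_3$ has the form $[\eta,\cdot]$: if $Se_i=s_ie_3$, take $\eta=(s_2,-s_1)$. So for this algebra we are finished.

**The complex Heisenberg group: no.** Let $V=\mathbb C^2$, $\mathcal Z=\mathbb C$ with the standard real inner products, and $[(p,q),(a,b)]=pb-qa$. The subgroup $\Gamma=\{\exp(x+z):x\in\mathbb Z[i]^2,\ z\in\frac12\mathbb Z[i]\}$ is discrete and cocompact; it is closed under the product by (4). Let $S(a,b)=\bar a$. For $|a|^2+|b|^2=1$ put $\xi(a,b)=\bar a\,(\bar b,-\bar a)$. Then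
$$[\xi(X),X]=\bar a\,\bar b\,b+\bar a\,\bar a\,a=\bar a=SX .$$
So (15) holds with a smooth $\xi$. But every map $[\eta,\cdot]$ is complex linear, and $S$ is not. So (15) with continuous $\xi$ does not produce $\eta$, and the orbits with $Z=0$ alone cannot finish the proof.

What remains unused is the family of orbits with $Z$ small but nonzero. If $Z=\varepsilon Z_0$, then $X$ turns with speed of order $\varepsilon$, and after time of order $1/\varepsilon$ it has moved a definite distance along the curve $e^{rJ(Z_0)}X$ in $S(V)$. Such orbits compare $\xi$ at *different* points of the sphere. The natural first attempt is to integrate (11) over such a time: $h_V$ changes by $\int(X'-X)\,dt$. Even for $C^1$ conjugacies we know only $|X'-X|=O(\varepsilon)$, so over time $1/\varepsilon$ the error is $O(1)$, as large as $h_V$ itself. The way out is to pair with $X$. Both $X$ and $X'$ have length nearly $1$, so the *radial* component $\langle X,X'-X\rangle$ is of second order in the data. This is why $f(X)=\langle X,\xi(X)\rangle$ was introduced.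

## 7. Slowly turning geodesics and the moment of $f$

**Proposition 5.** In the setting (10), suppose that for each $Z_0\in\mathcal Z$
$$\sup\{|\langle X,X'-X\rangle|:(n,X,Z)\in N\times\Sigma,\ Z=\varepsilon Z_0\}=o(\varepsilon)\qquad(\varepsilon\to0^+).\tag{16}$$
Then there is $\eta\in V$ with $SX=[\eta,X]$ for all $X\in V$. Moreover $\Gamma\backslash N$ and $\Gamma^*\backslash N$ are isometric by an isometry inducing $\varphi$.

*Proof.*

**Step 1: a transport equation averaged over $n$.** Put $H(X,Z)=\int\langle X,h_V(n,X,Z)\rangle\,d\mu(n)$, continuous on $\Sigma$, with $H(X,0)=f(X)$. By (5) and (11), along an orbit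
$$\frac d{dt}\langle X,h_V\rangle=\langle J(Z)X,h_V\rangle+\langle X,X'-X\rangle .$$
By left invariance $g^t(n,X,Z)=(n\,e(t),e^{tJ(Z)}X,Z)$, where $e(t)\in N$ depends only on $t,X,Z$. So for fixed $t,X,Z$ the flow moves $n$ by a right translation, which preserves $\mu$. Integrating over time and over $\mu$, with $X(s)=e^{sJ(Z)}X$,
$$H(X(t),Z)-H(X,Z)=\int_0^t\!\!\int\Big(\langle J(Z)X(s),h_V(n,X(s),Z)\rangle+\langle X,X'-X\rangle(n,X(s),Z)\Big)d\mu(n)\,ds.\tag{17}$$

**Step 2: passing to the limit on the time scale $1/\varepsilon$.** Fix $Z_0$, write $J_0=J(Z_0)$, let $|X|=1$ and $r\ge0$. Apply (17) with $Z=\varepsilon Z_0$, starting vector $\sqrt{1-\varepsilon^2|Z_0|^2}\,X$ and $t=r/\varepsilon$, and substitute $s=\sigma/\varepsilon$. The vector at time $s$ is $\sqrt{1-\varepsilon^2|Z_0|^2}\,X_\sigma$ with $X_\sigma=e^{\sigma J_0}X$. In the first term the factor $\varepsilon$ in $J(\varepsilon Z_0)=\varepsilon J_0$ cancels against $ds=d\sigma/\varepsilon$, and by uniform continuity of $h_V$ the integrand tends uniformly to $\langle J_0X_\sigma,\xi(X_\sigma)\rangle$. The second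 term is at most $(r/\varepsilon)\,o(\varepsilon)\to0$ by (16). The left side tends to $f(X_r)-f(X)$. Finally, by (3) and (15), $\langle J_0X,\xi(X)\rangle=\langle Z_0,[X,\xi(X)]\rangle=-\langle Z_0,SX\rangle$. Hence
$$f(e^{rJ_0}X)-f(X)=-\int_0^r\langle Z_0,SX_\sigma\rangle\,d\sigma .\tag{18}$$

**Step 3: extracting the linear part of $f$.** Equation (18) says that the derivative of $f$ along $J_0$ is the *linear* function $-\langle Z_0,SX\rangle$. If $f$ were itself linear, $f(X)=\langle\eta,X\rangle$, this would read $\langle\eta,J_0X\rangle=-\langle Z_0,SX\rangle$, which is what we want. In general we project $f$ to linear functions; the rotations $e^{rJ_0}$ respect this projection. Let $\nu$ be the rotation-invariant probability measure on $S(V)$ and $Y\in V$. Multiply (18) by $\langle Y,X\rangle$ and integrate over $\nu$. On the left use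
$$\int f(e^{rJ_0}X)\langle Y,X\rangle\,d\nu=\int f(X)\langle Y,e^{-rJ_0}X\rangle\,d\nu=\int f(X)\langle e^{rJ_0}Y,X\rangle\,d\nu ,$$
which is differentiable in $r$ although $f$ is only continuous. Differentiating at $r=0$, and using $\int\langle B,X\rangle\langle Y,X\rangle\,d\nu=\frac1m\langle B,Y\rangle$ for $B,Y\in V$,
$$\int f(X)\langle J_0Y,X\rangle\,d\nu=-\int\langle Z_0,SX\rangle\langle Y,X\rangle\,d\nu=-\tfrac1m\langle Z_0,SY\rangle .$$
Put
$$\eta=m\int f(X)\,X\,d\nu(X)\in V .\tag{19}$$
This vector does not depend on $Z_0$. We get $\langle J(Z_0)Y,\eta\rangle=-\langle Z_0,SY\rangle$; the left side is $\langle Z_0,[Y,\eta]\rangle$, so $\langle Z_0,[\eta,Y]\rangle=\langle Z_0,SY\rangle$ for all $Z_0\in\mathcal Z$ and $Y\in V$. Hence $SY=[\eta,Y]$.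

**Step 4: the isometry.** This was done at the end of Section 5: $L_a$ with $a=\exp\eta$ descends to an isometry inducing $\varphi$. $\square$

For $F=g^s$ we found $h_V(n,X,0)=sX$, so $f\equiv s$ on $S(V)$ and (19) gives $\eta=0$, in agreement with $\varphi=\mathrm{Id}$.

It remains to verify (16). Since $|X|^2+|Z|^2=1=|X'|^2+|Z'|^2$, expanding $|X'|^2=|X+(X'-X)|^2$ gives the exact identity
$$2\langle X,X'-X\rangle=|Z|^2-|Z'|^2-|X'-X|^2 .\tag{20}$$

## 8. $C^1$ conjugacies: proof of Theorem A

Restrict $F'$ to the unit tangent bundle; the restriction $F$ is $C^1$. The abelian case is Proposition 1, so we are in the setting (10). The functions $X',Z'$ are $C^1$ on the compact manifold $(\Gamma\backslash N)\times\Sigma$, hence Lipschitz, and by (8) the functions $Z'$ and $X'-X$ vanish on $\{Z=0\}$. For $\varepsilon$ small, the point $(n,X,\varepsilon Z_0)$ is within $O(\varepsilon)$ of $(n,X/|X|,0)$, because $1-|X|\le\varepsilon^2|Z_0|^2$. So $|Z'|+|X'-X|\le C\varepsilon$ there, and (20) gives $\langle X,X'-X\rangle=O(\varepsilon^2)$. Thus (16) holds, and Proposition 5 gives the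 isometry. This proves Theorem A. $\blacksquare$

## 9. Continuous conjugacies: proof of Theorem B

If $F$ is only continuous, the Lipschitz bound is gone. By (20) it is enough to have the following, for each fixed $Z_0$ and uniformly in $n,X$:
$$|Z'|^2=o(\varepsilon),\qquad |X'-X|^2=o(\varepsilon)\qquad\text{for }Z=\varepsilon Z_0,\ \varepsilon\to0^+.\tag{21}$$
Continuity gives only $|Z'|=o(1)$, so (21) has to come from the dynamics.

### 9.1 The displacement on $\{Z=0\}$ does not depend on $n$

**Lemma 6.** $h_V(n,X,0)$ is independent of $n$; so $h_V(n,X,0)=\xi(X)$.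

*Proof.*

**Step 1: two lattices.** We show that $N$ fibers compatibly with $\Gamma$. Let $\mathcal Z_\Gamma=\{z\in\mathcal Z:\exp z\in\Gamma\}$, a discrete subgroup of $\mathcal Z$. It contains $[u,u']$ for $u,u'\in\log\Gamma$, since $\exp[u,u']$ is a commutator in $\Gamma$. By Lemma 2 it spans $\mathcal Z$, so it is a lattice. Next, $\Lambda$ is discrete: if distinct $x_i\in\Lambda$ tended to $0$, we could choose $\exp(x_i+z_i)\in\Gamma$ with $z_i$ in a bounded fundamental domain of $\mathcal Z_\Gamma$, and $\Gamma$ would have infinitely many elements in a compact set. As $\Lambda$ spans $V$, it is a lattice in $V$.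

**Step 2: reduction to minimal directions.** By Kronecker's theorem, $\mathbb RX+\Lambda$ is dense in $V$ unless $\ell(X)=0$ for some nonzero linear functional $\ell$ with $\ell(\Lambda)\subset\mathbb Z$. The exceptional $X\in S(V)$ lie in countably many hyperplanes, so the good $X$ are dense in $S(V)$. By continuity of $h_V$ it suffices to treat good $X$. By Section 6, each component of $h_V(\cdot,X,0)$ is invariant under $n\mapsto n\exp(tX)$. So we must show: if $X$ is good, a continuous $k:\Gamma\backslash N\to\mathbb R$ invariant under $n\mapsto n\exp(tX)$ is constant.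

**Step 3: Fourier components along the center.** The torus $\mathcal Z/\mathcal Z_\Gamma$ acts on $\Gamma\backslash N$ by central translations. For a linear $\lambda:\mathcal Z\to\mathbb R$ with $\lambda(\mathcal Z_\Gamma)\subset\mathbb Z$ put
$$k_\lambda(n)=\int_{\mathcal Z/\mathcal Z_\Gamma}k(n\exp z)\,e^{-2\pi i\lambda(z)}\,dz .$$
It is continuous, $\Gamma$-invariant, invariant under $n\mapsto n\exp(tX)$, and $k_\lambda(n\exp z)=e^{2\pi i\lambda(z)}k_\lambda(n)$. So $|k_\lambda|$ is a continuous function on $V/\Lambda$, invariant under translation by $tX$. This flow is minimal, so $|k_\lambda|$ is constant.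

**Step 4: $k_\lambda=0$ for $\lambda\ne0$.** Suppose $k_\lambda\not\equiv0$. Then it vanishes nowhere, and on the simply connected $N$ we can write $k_\lambda/|k_\lambda|=e^{2\pi i\alpha}$ with $\alpha:N\to\mathbb R$ continuous. The quantity $\alpha(n\exp z)-\alpha(n)-\lambda(z)$ is an integer depending continuously on $z\in\mathcal Z$, and it is $0$ at $z=0$; so $\alpha(n\exp z)=\alpha(n)+\lambda(z)$. Likewise $\alpha(\gamma n)-\alpha(n)$ is an integer $c(\gamma)$ independent of $n$, and $c:\Gamma\to\mathbb Z$ is a homomorphism. For $u,u'\in\log\Gamma$, $c$ vanishes on the commutator $\exp[u,u']$. But this element is central, so $c(\exp[u,u'])=\lambda([u,u'])$. Thus $\lambda$ vanishes on all $[u,u']$, and $\lambda=0$ by Lemma 2.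

**Step 5: conclusion.** For each $n$, the function $z\mapsto k(n\exp z)$ on $\mathcal Z/\mathcal Z_\Gamma$ has only its constant Fourier coefficient, so it is constant. Hence $k$ is a continuous function on $V/\Lambda$ invariant under a minimal flow, so it is constant. $\square$

### 9.2 Comparing frequencies

Fix $Z_0$, put $J_0=J(Z_0)$, and let $Z=\varepsilon Z_0$ with $\varepsilon|Z_0|\le\frac12$, so that $X\ne0$. Below $C$ denotes constants independent of $n,X,\varepsilon$ (and of $\delta$ later), which may grow from line to line. Let $C_0$ bound $|h_V|$ and $|h_Z|$. Put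
$$\hat X=\frac X{|X|},\qquad \kappa=h_V(n,X,\varepsilon Z_0)-\xi(\hat X),\qquad \theta(\varepsilon)=\sup_{n,X}\max(|\kappa|,|Z'|).\tag{22}$$
At $Z=0$ both $\kappa$ (by Lemma 6) and $Z'$ (by (8)) vanish, so uniform continuity gives $\theta(\varepsilon)\to0$.

The next lemma uses that $X$ and $X'$ are trigonometric polynomials in $t$ whose difference is the derivative of a bounded function. So at low frequency they must have nearly the same coefficients.

**Lemma 7.** For $Z=\varepsilon Z_0$: (i) $|X'-X|\le C(\varepsilon+|Z'|)$; (ii) $|J(Z')X|\le C(\varepsilon+|Z'|^2)$.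

*Proof.* Along the orbit write
$$X(t)=e^{tJ(Z)}X=\sum_\omega a_\omega e^{i\omega t},\qquad X'(t)=e^{tJ(Z')}X'=\sum_\omega a'_\omega e^{i\omega t},$$
with $i\omega\in\mathrm{spec}\,J(Z)$, respectively $i\omega\in\mathrm{spec}\,J(Z')$. The coefficients are orthogonal spectral projections of $X$, $X'$ in $V\otimes\mathbb C$, so $|a_\omega|,|a'_\omega|\le1$, and at most $2m$ frequencies occur in all. Let $c_\omega=a'_\omega-a_\omega$, an absent coefficient being $0$. By (11), integrating by parts (the boundary terms are bounded, so they vanish after division by $t$),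
$$c_\omega=\lim_{t\to\infty}\frac1t\int_0^t\dot h_V\,e^{-i\omega s}\,ds=\lim_{t\to\infty}\frac{i\omega}t\int_0^th_V\,e^{-i\omega s}\,ds,\qquad\text{so}\quad|c_\omega|\le C_0|\omega|.\tag{23}$$
Since $|\omega|\le C\max(\varepsilon,|Z'|)$ and $X'-X=\sum c_\omega$ at $t=0$, (i) follows.

For (ii), at $t=0$ we have $J(Z')X'=\sum i\omega a'_\omega$. Terms with $i\omega\in\mathrm{spec}\,J(Z)$ have norm at most $|\omega|\le C\varepsilon$. For the other terms $a_\omega=0$, so $a'_\omega=c_\omega$, and $|\omega a'_\omega|\le C_0\omega^2\le C|Z'|^2$. So $|J(Z')X'|\le C(\varepsilon+|Z'|^2)$. By (i), $|J(Z')(X'-X)|\le C|Z'|(\varepsilon+|Z'|)\le C(\varepsilon+|Z'|^2)$, as $|Z'|\le1$. Subtracting gives (ii). $\square$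

### 9.3 Averaging the central equation

**Proposition 8.** (21) holds.

*Proof.*

**Step 1: an identity for $|Z'|^2$.** By (15) and linearity, $[\xi(\hat X),X]=SX$. Hence $SX-[h_V,X]=-[\kappa,X]=[X,\kappa]$, and pairing with $Z'$ gives $\langle J(Z')X,\kappa\rangle$. Pairing (12) with $Z'$, which is constant along the orbit,
$$|Z'|^2-\langle Z,Z'\rangle=\langle J(Z')X,\kappa\rangle+\frac d{dt}\langle h_Z,Z'\rangle-\tfrac12\langle J(Z')h_V,\dot h_V\rangle .\tag{24}$$

**Step 2: averaging over $0\le t\le\delta/\varepsilon$**, with $\delta\in(0,1]$ to be chosen. This time is long enough to make the total derivatives small, and short enough for $\hat X$ to stay almost fixed. Since $|Z'|$ is constant on the orbit, all bounds below hold at each of its points.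

* The first term on the right is at most $C\theta(\varepsilon)(\varepsilon+|Z'|^2)$, by Lemma 7(ii).
* The second term averages to at most $2C_0|Z'|\,\varepsilon/\delta$ in absolute value.
* For the third term, $\hat X(t)=e^{t\varepsilon J_0}\hat X(0)$ moves by at most $\|J_0\|\delta$. So $h_V(t)=\xi(\hat X(t))+\kappa(t)=\xi_0+\rho(t)$ with $\xi_0=\xi(\hat X(0))$ and $|\rho|\le\theta(\varepsilon)+\beta(\delta)$, where $\beta(\delta)=\sup\{|\xi(Y)-\xi(Y')|:|Y-Y'|\le\|J_0\|\delta\}$ tends to $0$ with $\delta$. The average of $\langle J(Z')\xi_0,\dot h_V\rangle$ is $\frac\varepsilon\delta\langle J(Z')\xi_0,h_V(\delta/\varepsilon)-h_V(0)\rangle$, at most $C|Z'|\varepsilon/\delta$ in absolute value. By (11) and Lemma 7(i), $|\langle J(Z')\rho,\dot h_V\rangle|\le C|Z'|(\theta(\varepsilon)+\beta(\delta))(\varepsilon+|Z'|)$.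

With $|\langle Z,Z'\rangle|\le C\varepsilon|Z'|$, altogether, for one constant $C$,
$$|Z'|^2\le C\varepsilon|Z'|+C\theta(\varepsilon+|Z'|^2)+\frac{C\varepsilon}\delta|Z'|+C(\theta+\beta(\delta))(\varepsilon|Z'|+|Z'|^2).\tag{25}$$

**Step 3: absorbing.** Fix $\delta$ with $C\beta(\delta)\le\frac14$. For $\varepsilon$ small, $2C\theta(\varepsilon)\le\frac14$. Then the $|Z'|^2$-terms on the right of (25) add up to at most $\frac12|Z'|^2$, and, using $|Z'|\le\theta(\varepsilon)$,
$$\tfrac12|Z'|^2\le C_\delta\,\varepsilon|Z'|+C\theta(\varepsilon)\,\varepsilon\le C'_\delta\,\theta(\varepsilon)\,\varepsilon=o(\varepsilon),$$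
uniformly in $n,X$. By Lemma 7(i), $|X'-X|^2\le C(\varepsilon^2+|Z'|^2)=o(\varepsilon)$. $\square$

**End of the proof of Theorem B.** The abelian case is Proposition 1. In the nonabelian case, Proposition 8 and (20) give (16), and Proposition 5, together with the undoing of the reduction in Section 5, gives an isometry that induces the isomorphism $\varphi:\Gamma\to\Gamma^*$ induced by $F$. For the equivalences: a $C^k$ conjugacy is a $C^0$ conjugacy, a $C^0$ conjugacy implies isometric, and the differential of an isometry is a $C^\infty$ conjugacy. $\blacksquare$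

## 10. Almost inner automorphisms and the marked length spectrum

In the reduced setting $\varphi_*=\mathrm{Id}+S$, the proof shows that a $C^0$ conjugacy inducing $\varphi$ exists *if and only if* $\varphi$ is inner, that is, conjugation by an element of $N$. One direction is what we proved; for the other, if $\varphi(n)=ana^{-1}$, the differential of $L_a$ descends to a conjugacy.

Call $\varphi$ *almost inner* if each $\varphi(\gamma)$, $\gamma\in\Gamma$, is conjugate to $\gamma$ in $N$. Then $\Gamma\backslash N$ and $\varphi(\Gamma)\backslash N$ have the same marked length spectrum. Indeed, if a geodesic $c$ of $N$ satisfies $c(t+\ell)=\gamma c(t)$ and $\varphi(\gamma)=b\gamma b^{-1}$, then $bc$ is a geodesic with $bc(t+\ell)=b\gamma c(t)=\varphi(\gamma)\,bc(t)$, and the argument reverses. So left translation by $b$ matches the closed geodesics in the class of $\gamma$ with those in the class of $\varphi(\gamma)$, with the same lengths.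

The complex Heisenberg example of Section 6 is of this kind. There $\varphi(\exp(x+z))=\exp(x+z+Sx)$, while conjugating $\exp(x+z)$ by $\exp y$ gives $\exp(x+z+[y,x])$. The equation $[y,x]=Sx$ is solvable for every $x$: for $x\neq0$ because $[\cdot,x]:V\to\mathbb C$ is onto, and for $x=0$ trivially. So $\varphi$ is almost inner but not inner. Lengths of closed geodesics cannot tell $\varphi$ from an inner automorphism, but no $C^0$ conjugacy $S(\Gamma\backslash N)\to S(\varphi(\Gamma)\backslash N)$ induces this $\varphi$. (This says nothing about whether the two manifolds are isometric by an isometry inducing another isomorphism.)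

Nontrivial isospectral deformations by almost inner automorphisms were constructed by Gordon and Wilson (J. Differential Geom. 19 (1984), 241–256). By Theorem B, such manifolds are not even $C^0$ geodesically conjugate whenever they are not isometric. So in Theorem B "conjugate" cannot be weakened to "same marked length spectrum".
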